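# Connectedness of a random graph grown by degrees

## Three edges on four vertices

Take four vertices and a number $\alpha>0$. Give a vertex of degree $d$ the weight $d+\alpha$. Insert edges one at a time, each time choosing a pair of distinct, non-adjacent vertices with probability proportional to the product of their two weights. After three edges, how likely is it that the graph is disconnected?

At the start all weights are $\alpha$, so the first edge is uniform; call it $12$. The weights are now $\alpha+1,\alpha+1,\alpha,\alpha$. The available pairs are $34$, with weight $\alpha^2$, and four pairs of weight $\alpha(\alpha+1)$. Their total is $\alpha^2+4\alpha(\alpha+1)=\alpha(5\alpha+4)$. So the second edge is $34$ with probability $\alpha/(5\alpha+4)$, and otherwise, with probability $4(\alpha+1)/(5\alpha+4)$, we get a path on three vertices and one isolated vertex.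

In the first case every third edge makes the graph connected. In the second case let the path be $1$–$2$–$3$, so the weights of $1,2,3,4$ are $\alpha+1,\alpha+2,\alpha+1,\alpha$. The available pairs are $13$ of weight $(\alpha+1)^2$, the pairs $14$ and $34$ of weight $\alpha(\alpha+1)$ each, and $24$ of weight $\alpha(\alpha+2)$. The total is
$$(\alpha+1)^2+2\alpha(\alpha+1)+\alpha(\alpha+2)=4\alpha^2+6\alpha+1 .$$
The graph stays disconnected only if the triangle is closed. Hence
$$P(\text{disconnected after 3 edges})=\frac{4(\alpha+1)}{5\alpha+4}\cdot\frac{(\alpha+1)^2}{4\alpha^2+6\alpha+1}.$$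

As $\alpha\to\infty$ this tends to $\frac15$, which is right: then all $\binom63=20$ graphs with three edges are equally likely and four of them are triangles. At $\alpha=1$ it equals $32/99$. As $\alpha\to0$ it tends to $1$. The smaller $\alpha$ is, the more the process favors vertices that already have edges, and the longer a vertex without edges waits.

Two features of this computation return throughout. The obstacle to connectedness was an isolated vertex. And the normalizing total was irregular, because pairs that are already adjacent are *blocked*: for the path, $4\alpha^2+6\alpha+1$ is far from half the square of the total weight, $\frac12(4\alpha+4)^2$.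

Now let the number of vertices grow. How many edges are needed before the graph is connected?

## The growth rule and the scale $n^{1+1/\alpha}$

**Definition (the process).** Fix $\alpha>0$, independent of $n$. On the vertex set $[n]=\{1,\dots,n\}$, $n\ge2$, let $G_0$ be the empty graph. Given $G_t$, the graph $G_{t+1}$ arises by inserting one edge; the probability that it joins two distinct, non-adjacent vertices $i,j$ is proportional to $(d_i+\alpha)(d_j+\alpha)$, with $d_i,d_j$ the degrees in $G_t$. With $N=\binom n2$, the process is defined for $0\le t\le N$.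

The limiting case $\alpha=\infty$ is the Erdős–Rényi process. There is also a multigraph version $MG_m$, with the analogous degree-based rule but with multiple edges allowed. Whp means "with probability tending to $1$ as $n\to\infty$", and $m=m(n)$ is a function of $n$.

**Definition (notation).** In $G_t$ put $w_i=d_i+\alpha$, and write $j\sim i$ for adjacency. Let
$$S_t=\sum_i w_i=\alpha n+2t,\qquad Q_i=\sum_{j\ne i,\ j\not\sim i}w_j,\qquad W_t=\sum_{i<j,\ i\not\sim j}w_iw_j .$$
The total $S_t$ is deterministic. A non-adjacent pair $ij$ is chosen, for $t<N$, with probability $w_iw_j/W_t$, so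
$$P(\text{edge }t+1\text{ hits }i\mid G_t)=\frac{w_iQ_i}{W_t},\qquad Q_i\le S_t,\qquad W_t\le\frac{S_t^2}2. \tag{1}$$
The number of isolated vertices of $G_t$ is $I_t$, and $c_0:=1+1/\alpha$. A set $A$ of vertices is *closed* in $G_t$ if no edge of $G_t$ joins $A$ to its complement $A^c$, and *untouched* if no edge of $G_t$ meets $A$.

For the path $1$–$2$–$3$ with $4$ isolated: $\{4\}$ is closed and untouched, $\{1,2,3\}$ is closed but not untouched, $\{1\}$ is not closed. Further, $Q_4=3\alpha+4=S_2-\alpha$ while $Q_2=\alpha$, since two of the three possible partners of vertex $2$ are blocked.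

Here is a guess for the connectedness time. Suppose blocked pairs did not matter, so that $W_t\approx S_t^2/2$. An isolated vertex would be hit at step $t+1$ with probability about $\alpha S_t/(S_t^2/2)=2\alpha/S_t$, and would survive $m$ steps with probability about
$$\exp\Big(-\sum_{t<m}\frac{2\alpha}{\alpha n+2t}\Big)\approx\Big(\frac{S_0}{S_m}\Big)^{\alpha}.$$
The expected number of isolated vertices would be about
$$\lambda_m:=n\Big(\frac{S_0}{S_m}\Big)^{\alpha}=n\Big(1+\frac{2m}{\alpha n}\Big)^{-\alpha},$$
which is of order $1$ when $m$ is of order $m_n:=n^{1+1/\alpha}$. For $\alpha>1$ we have $m_n=o(n^2)$.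

The seminar abstract "On a random graph evolving by degrees" records that $MG_m$ is connected whp iff $m\gg m_n$. The conjecture that we shall prove says that for $\alpha>1$ the simple graph has the same threshold: for $m\le N$, $G_m$ is connected whp if $m/m_n\to\infty$, and disconnected whp if $m/m_n\to0$.

The guess cannot be right for every $m$. At $m=N$ the graph is complete, hence connected. But $\lambda_N=n\left(1+\frac{n-1}\alpha\right)^{-\alpha}$, which equals $1$ for $\alpha=1$ and tends to infinity for $\alpha<1$. So blocked pairs do matter once $m$ has order $n^2$.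

**Theorem 1.** For every $\alpha>0$ there is $K'=K'(\alpha)$ such that for all $n\ge2$ and $0\le m\le N$:

1. $P(G_m\text{ disconnected})\le\exp(e^{1+\alpha/2}\lambda_m)-1$;
2. $P(G_m\text{ connected})\le K'\left(S_m/n^2+1/\lambda_m\right)$.

**Corollary.** Let $\alpha>1$. If $m/m_n\to\infty$, then $G_m$ is connected whp. If $m/m_n\to0$, then $G_m$ is disconnected whp. So the conjecture is true.

**Proof of the Corollary from Theorem 1.** If $m/m_n\to\infty$, drop the $1$ in the definition of $\lambda_m$:
$$\lambda_m\le n\Big(\frac{2m}{\alpha n}\Big)^{-\alpha}=\Big(\frac2\alpha\cdot\frac m{m_n}\Big)^{-\alpha}\to0,$$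
and part 1 applies. If $m/m_n\to0$, then $S_m/n^2=\alpha/n+2m/n^2\to0$ because $m_n=o(n^2)$, and
$$\frac1{\lambda_m}=\frac1n\Big(1+\frac{2m}{\alpha n}\Big)^\alpha=\Big(n^{-1/\alpha}+\frac2\alpha\cdot\frac m{m_n}\Big)^\alpha\to0,$$
so part 2 applies. $\square$

**Theorem 2 (sharp form).** Let $\alpha>1$.

* (a) $\max_{0\le m\le N}|P(G_m\text{ connected})-e^{-\lambda_m}|\to0$. In particular, if $m\sim xm_n$ with $x\in(0,\infty)$ fixed, then $P(G_m\text{ connected})\to e^{-(\alpha/2x)^\alpha}$; moreover $I_m\to\mathrm{Poisson}((\alpha/2x)^\alpha)$ in law.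
* (b) Let $\tau_c$ be the first $m$ with $G_m$ connected and $\tau_0$ the first $m$ with $I_m=0$. Then $\tau_c=\tau_0$ whp, and $P\left(\frac{2\tau_c}{\alpha n^{1+1/\alpha}}\le y\right)\to e^{-y^{-\alpha}}$ for each $y>0$ (a Fréchet law).

**Theorem 3.** Let $\alpha\le1$.

* (a) If $m=o(n^2)$, then $G_m$ is disconnected whp.
* (b) If $\alpha<1$ and $\varepsilon>0$ is fixed, then $G_m$ is disconnected whp for all $m\le(1-\varepsilon)N$.
* (c) If $\alpha=1$ and $m=\lfloor\rho N\rfloor$ with $\rho\in(0,1)$ fixed, then $0<\liminf P(G_m\text{ connected})\le\limsup P(G_m\text{ connected})<1$.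

A disconnected graph misses at least $\min_{1\le k\le n-1}k(n-k)=n-1$ edges, so $G_m$ is connected deterministically if $m>N-(n-1)$. With (b), the transition for $\alpha<1$ occurs at $m=(1-o(1))N$. With (c), for $\alpha=1$ connectedness fails to hold whp at every fixed density $\rho\in(0,1)$. So the restriction $\alpha>1$ in the conjecture is the right one.

## Two computations used everywhere

Letters $K,C,c',\dots$ denote positive constants that do not depend on $n$ or $m$ and may change from line to line.

The first computation compares sums with integrals. The function $u\mapsto1/S_u=1/(\alpha n+2u)$ is decreasing, and $\int_r^t\frac{2\,du}{\alpha n+2u}=\log\frac{S_t}{S_r}$. Therefore, for $r\le t$,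
$$\sum_{u=r}^{t-1}\frac2{S_u}\ge\log\frac{S_t}{S_r},\qquad \sum_{u<t}\frac2{S_u}\le\log\frac{S_t}{S_0}+\frac2{\alpha n},\qquad \sum_{u\ge0}\frac1{S_u^2}\le\frac1{\alpha^2n^2}+\frac1{2\alpha n}. \tag{2}$$
In the last two, the term $u=0$ is split off and the rest is bounded by an integral; for the third, $\int_0^\infty(\alpha n+2u)^{-2}du=1/(2\alpha n)$.

The second is about stopped processes. Recall that a stopping time $\sigma$ is a random time, possibly infinite, such that $\{\sigma\le t\}$ is determined by $G_0,\dots,G_t$. Also $t\wedge\sigma$ is the smaller of the two times. The law of the next edge given $G_0,\dots,G_t$ depends on $G_t$ only, so we write $\mid G_t$ for conditioning on this history.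

**Fact.** Let $Y_t\ge0$ be determined by $G_t$, let $a_t\ge0$ be deterministic, and let $\sigma$ be a stopping time. Suppose that $E[Y_{t+1}\mid G_t]\le(1+a_t)Y_t$ whenever $t<\sigma$ and $t<T$. Put $L_t=\prod_{r<t}(1+a_r)$. Then for $0\le t\le T$
$$E\Big[\frac{Y_{t\wedge\sigma}}{L_{t\wedge\sigma}}\Big]\le Y_0\qquad\text{and}\qquad E[Y_{t\wedge\sigma}]\le Y_0\exp\Big(\sum_{r<t}a_r\Big). \tag{3}$$

**Proof.** Let $M_t=Y_{t\wedge\sigma}/L_{t\wedge\sigma}$. If $\sigma\le t$, then $M_{t+1}=M_t$. If $t<\sigma$, which is known at time $t$, then $E[M_{t+1}\mid G_t]=E[Y_{t+1}\mid G_t]/L_{t+1}\le(1+a_t)Y_t/L_{t+1}=M_t$. So $M$ is a supermartingale up to time $T$, and $E[M_t]\le M_0=Y_0$. Since $L$ is nondecreasing, $Y_{t\wedge\sigma}\le L_tM_t$, and $L_t\le\exp(\sum_{r<t}a_r)$. $\square$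

## Sets that no edge leaves

A disconnected graph has a component with at most $n/2$ vertices, and a component is closed. So we bound the probability that a given set stays closed. On this side the blocked pairs help us. As long as no edge crosses from $A$ to $A^c$, no pair across the cut is blocked, so the crossing weight is exactly a product; blocked pairs elsewhere only make $W_t$ smaller and the crossing probability larger.

**Lemma 1.** Let $1\le|A|=k\le n/2$ and $0\le r\le m\le N$. If $A$ is closed in $G_r$, then
$$P(A\text{ closed in }G_m\mid G_r)\le\Big(\frac{S_r}{S_m}\Big)^{\alpha k}\exp\Big(\frac{2k^2}{n^2}+\frac{\alpha k^2}n\Big)\le e^{(1+\alpha/2)k}\Big(\frac{S_r}{S_m}\Big)^{\alpha k}.$$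

**Proof.** **Step 1: one step of the process.** The purpose is a lower bound on the crossing probability. Suppose $A$ is closed in $G_t$, and let $a=\sum_{i\in A}w_i$ and $b=S_t-a$. All pairs in $A\times A^c$ are non-adjacent, so the next edge crosses with probability $ab/W_t\ge2ab/S_t^2$. Since all weights are at least $\alpha$, we have $a\ge\alpha k$ and $b\ge\alpha(n-k)\ge\alpha k$. So $a$ lies in $[\alpha k,S_t-\alpha k]$, and the concave function $x(S_t-x)$ takes its minimum on this interval at the endpoints. Hence $ab\ge\alpha k(S_t-\alpha k)$, and the conditional probability that $A$ is still closed in $G_{t+1}$ is at most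
$$1-\frac{2\alpha k}{S_t}+\frac{2\alpha^2k^2}{S_t^2}\le\exp\Big(-\frac{2\alpha k}{S_t}+\frac{2\alpha^2k^2}{S_t^2}\Big).$$

**Step 2: all steps.** To pass from $r$ to $m$, multiply these bounds over $r\le t<m$, conditioning successively. By the first and third parts of (2), the exponent is at most
$$-\alpha k\log\frac{S_m}{S_r}+2\alpha^2k^2\Big(\frac1{\alpha^2n^2}+\frac1{2\alpha n}\Big)=-\alpha k\log\frac{S_m}{S_r}+\frac{2k^2}{n^2}+\frac{\alpha k^2}n .$$
For $k\le n/2$ we have $2k^2/n^2\le k/n\le k$ and $\alpha k^2/n\le\alpha k/2$. $\square$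

**Proof of Theorem 1, part 1.** In $G_0$ every set is closed. By Lemma 1 with $r=0$ and $\binom nk\le n^k/k!$, the expected number of sets of size $k\le n/2$ that are closed in $G_m$ is at most $(e^{1+\alpha/2}\lambda_m)^k/k!$. Summing,
$$E\,\#\{A:1\le|A|\le n/2,\ A\text{ closed in }G_m\}\le\sum_{k\ge1}\frac{(e^{1+\alpha/2}\lambda_m)^k}{k!}=\exp(e^{1+\alpha/2}\lambda_m)-1. \tag{4}$$
If $G_m$ is disconnected, this number is at least $1$. Markov's inequality finishes the proof. $\square$

## Blocked pairs can carry almost all the weight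

For the other direction we want an isolated vertex to survive. An isolated vertex is hit with probability $\alpha(S_t-\alpha)/W_t$, so now we need $W_t$ to be *large*. The natural plan is to prove $W_t\ge(1-o(1))S_t^2/2$ for every graph that the process can produce and to rerun the heuristic.

This stops at once: the inequality is false for some graphs. Let $G_t$ be a clique on $k=\lceil n^{3/4}\rceil$ vertices together with $n-k$ isolated vertices, so $t=\binom k2$ and $S_t=\alpha n+k(k-1)\sim k^2$. The available pairs join the clique to an isolated vertex or join two isolated vertices: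
$$W_t=\alpha k(n-k)(k-1+\alpha)+\alpha^2\binom{n-k}2\sim\alpha k^2n .$$
Thus $W_t/(S_t^2/2)\sim2\alpha n/k^2\to0$. Nearly all the weight is blocked, and a given isolated vertex is hit with probability asymptotic to $1/n$, which is much more than the hoped-for $2\alpha/S_t\sim2\alpha/k^2$. The process produces such graphs with positive probability, so we must prove that typical graphs are not like this. And there is a circularity: to control the degrees we need to know the hitting probabilities $w_iQ_i/W_t$, and for these we need a lower bound on $W_t$, which is what we wanted from the degrees.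

The way out is to find one number that measures the blocking and whose expected growth can be estimated as long as it has not yet become too large. A stopping time breaks the circle.

Which number? We have
$$W_t=\frac12\Big(S_t^2-\sum_iw_i^2-2\sum_{ij\in E}w_iw_j\Big),$$
where $E$ is the edge set of $G_t$. From $2w_iw_j\le w_i^2+w_j^2$ we get $2\sum_{ij\in E}w_iw_j\le\sum_id_iw_i^2$, and
$$d_i+1\le d_i+\alpha+\frac{d_i}\alpha+1=c_0w_i .$$
So the loss is at most $\sum_i(d_i+1)w_i^2\le c_0\sum_iw_i^3$: a third moment of the weights. We replace $w^3$ by the rising factorial $f(w)=w(w+1)(w+2)\ge w^3$, because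
$$f(w+1)-f(w)=3(w+1)(w+2)=\frac{3f(w)}w ,$$
and the $w$ in the denominator cancels the factor $w_i$ in the hitting probability $w_iQ_i/W_t$. So put
$$X_t:=\sum_iw_i(w_i+1)(w_i+2),\qquad W_t\ge\frac{S_t^2}2(1-\varepsilon_t),\qquad\varepsilon_t:=\frac{c_0X_t}{S_t^2}. \tag{5}$$
For example, for $\alpha=1$ and the path $1$–$2$–$3$ plus an isolated vertex, the weights are $2,3,2,1$ and $X_2=24+60+24+6=114$, while $X_0=4\cdot6=24$. (For so small a graph (5) is a true but empty statement: $\varepsilon_2=2\cdot114/64>1$.)

If all weights were comparable to their average $S_t/n$, then $X_t$ would have order $n(S_t/n)^3=S_t^3/n^2$, and $\varepsilon_t$ would have order $S_t/n^2$, which is small while $t=o(n^2)$. This suggests the following stopping time. For $B\ge1$ let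
$$\tau=\tau_B=\min\{t:X_t>BS_t^3/n^2\},$$
with $\tau=\infty$ if there is no such $t$. If $t<\tau$ and $c_0BS_t/n^2\le\frac12$, then $\varepsilon_t\le c_0BS_t/n^2\le\frac12$. Since $\frac1{1-\varepsilon}\le1+2\varepsilon$ for $0\le\varepsilon\le\frac12$, we get
$$W_t\ge\frac{S_t^2}4,\qquad\frac{S_t}{W_t}\le\frac2{S_t}(1+2\varepsilon_t)\le\frac2{S_t}+\frac{4c_0B}{n^2}. \tag{6}$$
Summed over $t<m$, the error term is $4c_0Bm/n^2$, which is bounded as soon as $m$ is at most of order $n^2/B$.

## The third moment stays near its natural size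

**Lemma 2.** There is $K=K(\alpha)$ such that $P(\tau_B\le T)\le K/B$ whenever $B\ge1$ and $c_0BS_T/n^2\le\frac12$.

Since $c_0>1$, the condition forces $S_T<n^2/2$, so $T<n^2/4\le N$ and the process is defined up to time $T$.

**Proof.** **Step 1: drift of $X$ before $\tau$.** Here we show that $X$ grows in mean by a controlled factor. Let $t<\tau$ and $t<T$. Since $S_t\le S_T$, (6) is available. A vertex that is hit moves from $w_i$ to $w_i+1$, so by (1)
$$E[X_{t+1}-X_t\mid G_t]=\sum_i3(w_i+1)(w_i+2)\frac{w_iQ_i}{W_t}\le3X_t\frac{S_t}{W_t}\le X_t\Big(\frac6{S_t}+\frac{12c_0B}{n^2}\Big).$$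

**Step 2: the accumulated factor.** We compare the product of these factors with $S_t^3$. Let $L_t=\prod_{r<t}\left(1+\frac6{S_r}+\frac{12c_0B}{n^2}\right)$ for $t\le T$. By (2), $\sum_{r<t}6/S_r\le3\log(S_t/S_0)+6/(\alpha n)$. As $2T\le S_T$, also $12c_0BT/n^2\le6c_0BS_T/n^2\le3$. Hence
$$L_t\le e^{3+6/(\alpha n)}\Big(\frac{S_t}{S_0}\Big)^3\le K_1\frac{S_t^3}{n^3},\qquad K_1=e^{3+6/\alpha}\alpha^{-3}.$$

**Step 3: Markov's inequality.** We now turn the mean bound into a bound on $P(\tau\le T)$. By the Fact, $E[X_{T\wedge\tau}/L_{T\wedge\tau}]\le X_0$. On $\{\tau\le T\}$,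
$$\frac{X_\tau}{L_\tau}>\frac{BS_\tau^3}{n^2}\cdot\frac{n^3}{K_1S_\tau^3}=\frac{Bn}{K_1}.$$
Since $X_0=n\alpha(\alpha+1)(\alpha+2)$, we obtain $P(\tau\le T)\le X_0K_1/(Bn)=K_1\alpha(\alpha+1)(\alpha+2)/B$. $\square$

## The reciprocal of one plus the number of isolated vertices

We need an upper bound for $P(I_m=0)$. A lower bound on $E[I_m]$ alone would not do. Instead we look for a function $z$ with $z(0)=1$ such that $z(I_t)$ grows slowly in mean; then $P(I_m=0)\le E[z(I_m)]$. If isolated vertices disappeared one at a time, each with probability $p$, the expected increment of $z$ would be $pI(z(I-1)-z(I))$. Asking for this to equal $p\,z(I)$ gives $z(I)=\frac I{I+1}z(I-1)$, so $z(I)=\frac1{I+1}$. It is pleasant that this function also handles edges that remove two isolated vertices at once.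

**Lemma 3.** $Z_t:=1/(1+I_t)$ satisfies $E[Z_{t+1}\mid G_t]\le Z_t(1+\alpha S_t/W_t)$ for $t<N$.

**Proof.** Let $I=I_t$, and let $q_1,q_2$ be the conditional probabilities that $I$ drops by exactly $1$, respectively $2$. An isolated vertex has weight $\alpha$ and $Q_i=S_t-\alpha$, so the expected drop is $q_1+2q_2=I\alpha(S_t-\alpha)/W_t$. Also $q_2=\binom I2\alpha^2/W_t$. If $I\ge2$, then
$$E[Z_{t+1}-Z_t\mid G_t]=\frac{q_1}{I(I+1)}+\frac{2q_2}{(I-1)(I+1)}=\frac{q_1+2q_2}{I(I+1)}+\frac{2q_2}{(I-1)I(I+1)},$$
where we used $\frac1{I-1}=\frac1I+\frac1{(I-1)I}$. Inserting the two formulas gives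
$$\frac{\alpha(S_t-\alpha)}{(I+1)W_t}+\frac{\alpha^2}{(I+1)W_t}=Z_t\frac{\alpha S_t}{W_t}.$$
If $I=1$, then $q_2=0$ and the increment is $q_1/2=Z_t\,\alpha(S_t-\alpha)/W_t$. If $I=0$, it is $0$. $\square$

Check this on four vertices. At time $0$, $Z_0=\frac15$, $S_0=4\alpha$, $W_0=6\alpha^2$, and $\frac15(1+\frac46)=\frac13=Z_1$. At time $1$, with $S_1=4\alpha+2$ and $W_1=\alpha(5\alpha+4)$, the right side is $\frac13\left(1+\frac{4\alpha+2}{5\alpha+4}\right)=\frac{3\alpha+2}{5\alpha+4}$. From the opening example, $E[Z_2]=\frac{\alpha}{5\alpha+4}\cdot1+\frac{4(\alpha+1)}{5\alpha+4}\cdot\frac12$, the same number.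

**Proof of Theorem 1, part 2.** **Step 1: choice of $B$.** We take $B$ as large as (6) permits up to time $m$: let $B=n^2/(2c_0S_m)$. If $B<1$, then $S_m/n^2>1/(2c_0)$ and the claim is trivial once $K'\ge2c_0$. Otherwise $c_0BS_m/n^2=\frac12$, and Lemma 2 with $T=m$ gives $P(\tau\le m)\le K/B=2c_0KS_m/n^2$.

**Step 2: mean of the stopped $Z$.** This bounds the chance of losing all isolated vertices before $\tau$. For $t<m\wedge\tau$, Lemma 3 and (6) give $E[Z_{t+1}\mid G_t]\le Z_t(1+a_t)$ with $a_t=\frac{2\alpha}{S_t}+\frac{4\alpha c_0B}{n^2}$. Since $2m\le S_m$, we have $4\alpha c_0Bm/n^2\le2\alpha c_0BS_m/n^2=\alpha$, and by (2) $\sum_{t<m}2\alpha/S_t\le\alpha\log(S_m/S_0)+2/n$. With $Z_0=\frac1{n+1}\le\frac1n$, the Fact yields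
$$E[Z_{m\wedge\tau}]\le\frac{e^{\alpha+2}}n\Big(\frac{S_m}{S_0}\Big)^\alpha=\frac{e^{\alpha+2}}{\lambda_m}.$$

**Step 3: combination.** If $G_m$ is connected, then $I_m=0$ because $n\ge2$; so either $\tau\le m$ or $Z_{m\wedge\tau}=Z_m=1$. Therefore
$$P(G_m\text{ connected})\le P(\tau\le m)+E[Z_{m\wedge\tau}]\le\frac{2c_0KS_m}{n^2}+\frac{e^{\alpha+2}}{\lambda_m},$$
and $K'=\max(2c_0,\,2c_0K,\,e^{\alpha+2})$ works. $\square$

With this, Theorem 1 and the conjecture are proved.

## Factorial moments of the number of isolated vertices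

For the sharp form we need the law of $I_m$. Write $(x)_k=x(x-1)\cdots(x-k+1)$. By symmetry, $E[(I_m)_k]=(n)_kP_A$, where $P_A$ is the probability that a given $k$-set $A$ is untouched in $G_m$. Recall the method of moments: if $E[(I_m)_k]\to\lambda^k$ for each $k\ge1$, with $\lambda$ finite, then $I_m\to\mathrm{Poisson}(\lambda)$ in law.

**Lemma 4.** Let $\alpha>0$ and let $k\ge1$ be fixed. If $m=o(n^2)$, then $E[(I_m)_k]=(1+o(1))\lambda_m^k$. Moreover, for all $n\ge2$ and $0\le m\le N$, $E[(I_m)_k]\le C_k\lambda_m^k$.

**Proof.** **Step 1: upper bounds.** This step handles both upper bounds together. An untouched set is closed, so for $n\ge2k$ Lemma 1 gives $P_A\le(S_0/S_m)^{\alpha k}e^{2k^2/n^2+\alpha k^2/n}$. Multiplying by $(n)_k\le n^k$ gives $E[(I_m)_k]\le(1+o(1))\lambda_m^k$, with an error that does not depend on $m$, and hence the second claim for $n\ge2k$. For the finitely many $n<2k$, $(I_m)_k\le(2k)^k$, while $\lambda_m\ge\lambda_N$ is bounded below by a positive constant; so the claim holds after enlarging $C_k$.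

**Step 2: removing $A$ from the process.** To get a lower bound for $P_A$ we express it exactly through the process on the remaining vertices. Let $G'_t$ be the same process on $[n]\setminus A$, with $n'=n-k$ and with $S'_t=\alpha n'+2t$, $W'_t$, $X'_t$, $\tau'$ defined for it. Let $m\le\binom{n-k}2$. While $A$ is untouched,
$$W_t=W'_t+H_t,\qquad H_t=k\alpha S'_t+\binom k2\alpha^2,$$
the first term counting the pairs between $A$ and its complement, the second the pairs inside $A$. Now $P_A$ is the sum, over all sequences of $m$ distinct edges in $[n]\setminus A$, of the product of the factors (weight of the edge)$/W_t$. The probability of the same sequence for $G'$ is the product of (weight of the edge)$/W'_t$. Hence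
$$P_A=E'\Big[\prod_{t<m}\frac{W'_t}{W'_t+H_t}\Big]\ge E'\Big[\exp\Big(-\sum_{t<m}\frac{H_t}{W'_t}\Big)\Big], \tag{7}$$
using $\frac1{1+x}\ge e^{-x}$.

**Step 3: lower bound.** Here we evaluate the exponent in (7) on a typical event. Let $m=o(n^2)$; then $m\le\binom{n-k}2$ for large $n$. Put $B=(n^2/S_m)^{1/2}$. Then $B\to\infty$ and $BS_m/n^2=(S_m/n^2)^{1/2}\to0$. As $n'\sim n$ and $S'_m\le S_m$, Lemma 2 on $n'$ vertices applies for large $n$ and gives $P'(\tau'>m)\to1$. On $\{\tau'>m\}$, by (6) and (2) for $G'$,
$$\sum_{t<m}\frac{H_t}{W'_t}\le k\alpha\Big(\log\frac{S'_m}{S'_0}+\frac2{\alpha n'}\Big)+\frac{4k\alpha c_0Bm}{n'^2}+\sum_t\frac{4\binom k2\alpha^2}{S_t'^2}\le k\alpha\log\frac{S_m}{S_0}+o(1).$$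
In the last inequality we used $Bm/n'^2\to0$, the third part of (2), and $\frac{S'_m}{S'_0}=1+\frac{2m}{\alpha n'}\le\frac n{n'}\cdot\frac{S_m}{S_0}$ with $n/n'\to1$. So $P_A\ge(1-o(1))(S_0/S_m)^{\alpha k}$. Multiply by $(n)_k\sim n^k$. $\square$

## No small components other than isolated vertices

**Lemma 5.** If $m=o(n^2)$ and $\lambda_m=O(1)$, then whp $G_m$ has no component whose size lies in $[2,n/2]$.

**Proof.** **Step 1: large sizes.** This step removes all but finitely many sizes. Let $\lambda_m\le M$. As in (4), the expected number of closed sets of size in $(k_0,n/2]$ is at most $\sum_{k>k_0}(e^{1+\alpha/2}M)^k/k!$, which is as small as we like, uniformly in $n$, if $k_0$ is large.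

**Step 2: a fixed size $k\in[2,k_0]$.** We exploit that an edge inside a small set of isolated vertices is rare. Take $B=(n^2/S_m)^{1/2}$, so that $\tau>m$ whp by Lemma 2. Let $A$, $|A|=k$, be a component of $G_m$. Then $A$ is closed in every $G_t$, $t\le m$, and some edge lies in $A$. Let edge $r+1$ be the first edge that meets $A$. Since $A$ is closed in $G_{r+1}$, this edge lies inside $A$. So, for this $r<m$: $A$ is untouched in $G_r$, edge $r+1$ lies inside $A$, and $A$ remains closed from $G_{r+1}$ to $G_m$.

We bound the probability of this together with $\tau>r$. By Lemma 1, $A$ is untouched in $G_r$ with probability at most $C(S_0/S_r)^{\alpha k}$. Given $G_r$ with $A$ untouched and $\tau>r$, the next edge lies inside $A$ with probability $\binom k2\alpha^2/W_r\le4\binom k2\alpha^2/S_r^2$ by (6). Given $G_{r+1}$, where $A$ is closed, it stays closed up to $G_m$ with probability at most $C(S_{r+1}/S_m)^{\alpha k}$, again by Lemma 1. Since $S_{r+1}/S_r\le1+\frac2{\alpha n}$, the product is at most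
$$C\Big(\frac{S_0}{S_r}\Big)^{\alpha k}\cdot\frac{4\binom k2\alpha^2}{S_r^2}\cdot C\Big(\frac{S_{r+1}}{S_m}\Big)^{\alpha k}\le C'\Big(\frac{S_0}{S_m}\Big)^{\alpha k}\frac1{S_r^2}.$$
Sum over $r$, using $\sum_rS_r^{-2}=O(1/n)$ from (2), and over at most $n^k$ sets. The result is $O(\lambda_m^k/n)\to0$.

**Step 3: combination.** We add the error terms. The probability of a component with size in $[2,n/2]$ is at most the sum in Step 1, plus $P(\tau\le m)$, plus the finitely many terms of Step 2. Let $n\to\infty$ and then $k_0\to\infty$. $\square$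

## The Poisson limit and the probability of connectedness

**Proof of Theorem 2(a).** **Step 1: reduction to convergent $\lambda_m$.** This turns the uniform statement into a pointwise one. For each $n$ choose $m(n)$ attaining the maximum. Every subsequence of $n$ has a further subsequence along which $\lambda_m\to\lambda\in[0,\infty]$. So it suffices to show that whenever $\lambda_m\to\lambda\in[0,\infty]$, possibly along a subsequence of $n$, we have $P(G_m\text{ connected})\to e^{-\lambda}$, with $e^{-\infty}=0$. All our lemmas apply along subsequences.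

**Step 2: the extreme values of $\lambda$.** Here Theorem 1 suffices. If $\lambda=0$, part 1 gives $P(G_m\text{ disconnected})\to0$. If $\lambda=\infty$, then $1+\frac{2m}{\alpha n}=(n/\lambda_m)^{1/\alpha}=o(n^{1/\alpha})$, so $m=o(m_n)=o(n^2)$, since $\alpha>1$. Then $S_m/n^2\to0$, and part 2 gives $P(G_m\text{ connected})\to0$.

**Step 3: $0<\lambda<\infty$.** Here we use the law of $I_m$. Now $1+\frac{2m}{\alpha n}=(n/\lambda_m)^{1/\alpha}$ has order $n^{1/\alpha}$, so $m$ has order $m_n$, and $m=o(n^2)$. By Lemma 4, $E[(I_m)_k]\to\lambda^k$ for every $k$, so $I_m\to\mathrm{Poisson}(\lambda)$ in law. By Lemma 5, whp every component is a single vertex or has more than $n/2$ vertices. There is at most one component of the latter kind, so whp $G_m$ is connected iff $I_m=0$. Hence $P(G_m\text{ connected})=P(I_m=0)+o(1)\to e^{-\lambda}$.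

**Step 4: $m\sim xm_n$.** To read off the special case, compute $1/\lambda_m=\left(n^{-1/\alpha}+\frac2\alpha\cdot\frac m{m_n}\right)^\alpha\to(2x/\alpha)^\alpha$, so $\lambda_m\to(\alpha/2x)^\alpha$ and Step 3 applies. $\square$

**Proof of Theorem 2(b).** Let $0<x<y$, $m_-=\lfloor xm_n\rfloor$ and $m_+=\lceil ym_n\rceil=o(n^2)$. Let $B=(n^2/S_{m_+})^{1/2}$, so $\tau>m_+$ whp by Lemma 2.

**Step 1: no edge between two isolated vertices in the window.** This prevents the birth of new small components. By (6), the expected number of $r\in[m_-,m_+)$ with $\tau>r$ such that edge $r+1$ joins two isolated vertices is at most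
$$\sum_{r=m_-}^{m_+-1}E\Big[\binom{I_r}2\Big]\frac{4\alpha^2}{S_r^2}\le C\lambda_{m_-}^2\sum_rS_r^{-2}\to0.$$
Here we used $E[(I_r)_2]\le C_2\lambda_r^2\le C_2\lambda_{m_-}^2$ from Lemma 4, the boundedness of $\lambda_{m_-}$, and (2). So whp there is no such step.

**Step 2: structure throughout the window.** We show that connectedness is the same as $I_t=0$ at all these times. By Lemma 5, whp $G_{m_-}$ has no component with size in $[2,n/2]$. It has an edge for large $n$, so it consists of one component with more than $n/2$ vertices and of isolated vertices. By Step 1, each new edge lies in the large component or joins it to an isolated vertex. So whp every $G_t$ with $m_-\le t\le m_+$ has this form, and is connected iff $I_t=0$.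

**Step 3: the two times agree.** It remains to see that both times fall in the window. Connectedness and $I_t=0$ persist once they hold. If $I_{m_-}\ge1$ and $I_{m_+}=0$, then on the event of Step 2 both $\tau_0$ and $\tau_c$ lie in $(m_-,m_+]$ and are equal. By the Poisson limits at $m_-$ and $m_+$,
$$\limsup P(\tau_c\ne\tau_0)\le e^{-(\alpha/2x)^\alpha}+1-e^{-(\alpha/2y)^\alpha}.$$
The left side does not depend on $x,y$, and the right side tends to $0$ as $x\to0$ and $y\to\infty$.

**Step 4: the limit law.** This is a change of variable in (a). The event $\frac{2\tau_c}{\alpha m_n}\le y$ says that $G_m$ is connected for $m=\lfloor\alpha ym_n/2\rfloor$. With $x=\alpha y/2$ in (a), its probability tends to $e^{-(\alpha/(\alpha y))^\alpha}=e^{-y^{-\alpha}}$. $\square$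

## Quadratically many edges: the weights become linear

Now let $\alpha\le1$.

**Proof of Theorem 3(a).** If $m=o(n^2)$, then $S_m/n^2\to0$. Further, $1/\lambda_m=n^{-1}\left(1+\frac{2m}{\alpha n}\right)^\alpha$. For $\alpha=1$ this is $n^{-1}+2m/n^2\to0$; for $\alpha<1$ it is $O(n^{\alpha-1})\to0$, since $m\le n^2/2$. Apply part 2 of Theorem 1. $\square$

For (b) and (c), $m$ has order $n^2$. Lemma 2 still works up to a small multiple of $n^2$, but not beyond. What saves us is that after this time almost all vertices have weight of order $n$. Then, as long as a positive fraction of the pairs is unused, $W_t$ has order $n^4$, and $\sum_tS_t/W_t$ over the remaining steps is bounded.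

To show that few weights are small we need a negative moment. The same algebra as before tells us which. We want $\psi(w+1)-\psi(w)=-s\psi(w)/w$. For $s=\frac12\min(\alpha,1)$ this is solved by
$$\psi(w)=\frac{\Gamma(w-s)}{\Gamma(w)},\qquad w\ge\alpha,\qquad\text{since}\quad\psi(w+1)=\frac{w-s}w\,\psi(w).$$
(In the same way $f(w)=\Gamma(w+3)/\Gamma(w)$.) Here $w-s\ge\alpha/2>0$. The function $\psi$ is decreasing, because $\frac{d}{dw}\log\Gamma(w)$ is increasing. By Stirling's formula $\psi(w)w^s\to1$ as $w\to\infty$, so by continuity $C_\psi:=\sup_{w\ge\alpha}\psi(w)w^s<\infty$.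

**Lemma 6.** For every $\alpha>0$ and $\varepsilon,\delta\in(0,1)$ there are $B\ge1$ and $\theta,\eta,c>0$ such that for all large $n$, with $t_1=\lfloor\theta n^2\rfloor$: $c_0BS_{t_1}/n^2\le\frac12$, and with probability at least $1-\delta$ both $\tau_B>t_1$ and $\Lambda:=\#\{i:w_i(t_1)\le\eta n\}\le\varepsilon n/4$. Deterministically, $\Lambda\le\varepsilon n/4$ implies $W_t\ge cn^4$ for all $t_1\le t\le(1-\varepsilon)N$.

**Proof.** **Step 1: choice of $B$ and $\theta$.** This makes (6) available up to $t_1$. Choose $B\ge1$ with $K/B\le\delta/2$, $K$ from Lemma 2, and $\theta=1/(8c_0B)$. Then $c_0BS_{t_1}/n^2\le c_0B\alpha/n+\frac14\le\frac12$ for large $n$, so $P(\tau\le t_1)\le\delta/2$ by Lemma 2.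

**Step 2: a lower bound for $Q_i$.** A vertex must not have most of the weight among its neighbors. By the Cauchy–Schwarz inequality for $d_i+1$ terms,
$$w_i+\sum_{j\sim i}w_j\le\Big((d_i+1)\sum_jw_j^2\Big)^{1/2},\qquad d_i+1\le c_0w_i .$$
For $t<\tau$, again by Cauchy–Schwarz, $\sum_jw_j^2\le\left(\sum_jw_j\sum_jw_j^3\right)^{1/2}\le(S_tX_t)^{1/2}\le B^{1/2}S_t^2/n$. Hence
$$Q_i=S_t-w_i-\sum_{j\sim i}w_j\ge S_t\Big(1-\big(c_0B^{1/2}w_i/n\big)^{1/2}\Big)\qquad(t<\tau). \tag{8}$$

**Step 3: a recursion for the negative moment.** We follow $u_t=E[\psi(w_1(t));\,t<\tau]$. By (1) and the equation for $\psi$,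
$$E[\psi(w_1(t+1))\mid G_t]=\psi(w_1)\Big(1-\frac s{w_1}\cdot\frac{w_1Q_1}{W_t}\Big)\le\psi(w_1)\Big(1-\frac{2sQ_1}{S_t^2}\Big).$$
Insert (8) and take expectations over $\{t<\tau\}\supseteq\{t+1<\tau\}$:
$$u_{t+1}\le\Big(1-\frac{2s}{S_t}\Big)u_t+\frac C{n^{1/2}S_t}E\big[\psi(w_1)w_1^{1/2}\big].$$
By exchangeability of the vertices $E[w_1]=S_t/n$. Since $0\le\frac12-s<1$, Jensen's inequality gives $E[\psi(w_1)w_1^{1/2}]\le C_\psi E[w_1^{1/2-s}]\le C_\psi(S_t/n)^{1/2-s}$. So for $t<t_1$
$$u_{t+1}\le\Big(1-\frac{2s}{S_t}\Big)u_t+Cn^{s-1}S_t^{-1/2-s}.$$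

**Step 4: solving the recursion.** We show $u_{t_1}\le C_3n^{-s}$. Put $v_t=S_t^su_t$. As $0<s\le1$, $S_{t+1}^s=S_t^s(1+2/S_t)^s\le S_t^s(1+2s/S_t)$. Since $(1+2s/S_t)(1-2s/S_t)\le1$ and $S_{t+1}/S_t$ is bounded,
$$v_{t+1}\le v_t+C'n^{s-1}S_t^{-1/2}.$$
Next, $\sum_{t<t_1}S_t^{-1/2}\le S_0^{-1/2}+\int_0^{t_1}(\alpha n+2u)^{-1/2}du\le S_0^{-1/2}+S_{t_1}^{1/2}\le C''n$, and $v_0\le(\alpha n)^s\psi(\alpha)$. Hence $v_{t_1}\le Cn^s$. As $S_{t_1}$ is at least a constant times $n^2$, we get $u_{t_1}\le C_3n^{-s}$, where $C_3$ depends on $\alpha,B,\theta$ only.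

**Step 5: few light vertices.** Now we choose $\eta$. For $n$ large, given $\eta$, we have $\eta n\ge\alpha$ and $\psi(\eta n)\ge\frac12(\eta n)^{-s}$. Since $\psi$ is decreasing, each vertex counted by $\Lambda$ has $\psi(w_i)\ge\psi(\eta n)$, so
$$E[\Lambda;\,\tau>t_1]\le\frac{n\,u_{t_1}}{\psi(\eta n)}\le2C_3\eta^sn .$$
Choose $\eta$ with $2C_3\eta^s\le\delta\varepsilon/8$. Markov's inequality gives $P(\tau>t_1,\ \Lambda>\varepsilon n/4)\le\frac{\delta\varepsilon n/8}{\varepsilon n/4}=\delta/2$. Together with Step 1, the probability claim follows.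

**Step 6: the deterministic claim.** Here we count unused pairs of heavy vertices. Let $\Lambda\le\varepsilon n/4$ and $t_1\le t\le(1-\varepsilon)N$. At least $\varepsilon N$ pairs are non-adjacent in $G_t$. At most $\frac{\varepsilon n}4(n-1)=\frac{\varepsilon N}2$ of them meet a vertex counted by $\Lambda$. Each of the others has weight greater than $\eta^2n^2$, as degrees only grow. Since $N\ge n^2/4$, $W_t\ge\frac12\varepsilon N\eta^2n^2\ge cn^4$ with $c=\varepsilon\eta^2/8$. $\square$

**Proof of Theorem 3(b).** Disconnectedness is inherited by smaller $m$, and the claim is stronger for smaller $\varepsilon$. So take $\varepsilon\le\frac12$ and $m=\lfloor(1-\varepsilon)N\rfloor$. Fix $\delta\in(0,1)$ and use Lemma 6; as $\theta\le\frac18$, $m>t_1$ for large $n$.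

**Step 1: the stopping time.** It marks any failure of the good event. Let $\sigma=\tau$ if $\tau\le t_1$; $\sigma=t_1$ if $\tau>t_1$ and $\Lambda>\varepsilon n/4$; and $\sigma=\infty$ otherwise. For $t<t_1$ the event $\{\sigma\le t\}$ is $\{\tau\le t\}$, and for $t\ge t_1$ it is determined by $G_0,\dots,G_{t_1}$. So $\sigma$ is a stopping time, and $P(\sigma<\infty)\le\delta$.

**Step 2: growth of $Z$ up to $\sigma$.** We bound the factor in Lemma 3. Let $t<\sigma$. If $t<t_1$, then $t<\tau$ and (6) gives $\alpha S_t/W_t\le\frac{2\alpha}{S_t}+\frac{4\alpha c_0B}{n^2}$. If $t_1\le t<m$, then $\sigma=\infty$, so $W_t\ge cn^4$, and $\alpha S_t/W_t\le C/n^2$ because $S_t\le\alpha n+n^2$. By the Fact, (2) and $m\le n^2$,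
$$E[Z_{m\wedge\sigma}]\le\frac1n\exp\Big(\alpha\log\frac{S_{t_1}}{S_0}+C\Big)\le C'n^{\alpha-1}\to0,$$
as $S_{t_1}/S_0=O(n)$ and $\alpha<1$.

**Step 3: combination.** If $I_m=0$, then $\sigma\le m$ or $Z_{m\wedge\sigma}=1$. So $P(G_m\text{ connected})\le P(I_m=0)\le\delta+o(1)$, and $\delta$ was arbitrary. $\square$

**Proof of Theorem 3(c).** Here $\alpha=1$ and $\lambda_m=n^2/(n+2m)\le n^2/(2m)=O(1)$.

**Step 1: $\limsup<1$.** We show that an isolated vertex exists with probability bounded away from $0$, by the second moment method. Apply (7) with $k=1$, so $H_t=S'_t$. Use Lemma 6 for the process on $n'=n-1$ vertices, with $\delta=\frac12$ and $1-\varepsilon=\frac{1+\rho}2$. Since $\rho<\frac{1+\rho}2$, $m\le(1-\varepsilon)\binom{n-1}2$ for large $n$. So, with probability at least $\frac12$, using (6) for $t<t_1$ and $W'_t\ge cn'^4$ for $t_1\le t<m$,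
$$\sum_{t<m}\frac{H_t}{W'_t}\le\sum_{t<t_1}\Big(\frac2{S'_t}+\frac{4c_0B}{n'^2}\Big)+C\le\log\frac{S'_{t_1}}{S'_0}+C\le\log n+C'.$$
By (7), vertex $1$ is isolated in $G_m$ with probability at least $\frac12e^{-C'}/n=c'/n$, so $E[I_m]\ge c'$. By the second part of Lemma 4, $E[I_m^2]=E[(I_m)_2]+E[I_m]=O(1)$. The Cauchy–Schwarz inequality gives $P(I_m\ge1)\ge(E[I_m])^2/E[I_m^2]\ge c''>0$ for large $n$.

**Step 2: few components at half time.** For the lower bound on $P(G_m\text{ connected})$ we first reach boundedly many components. Let $m_0=\lfloor m/2\rfloor$. By (4), the expected number of components of $G_{m_0}$ of size at most $n/2$ is at most $C_1:=\sup_n\left(\exp(e^{3/2}\lambda_{m_0})-1\right)<\infty$, where the supremum is over all sufficiently large $n$. Let $J=\lfloor2C_1\rfloor$. By Markov's inequality, with probability at least $\frac12$ there are at most $J$ such components. At most one component is larger, so then $G_{m_0}$ has at most $1+J$ components.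

**Step 3: merging them.** We show that each further merger has a positive probability within a constant fraction of the remaining time. Whenever $G_t$ is disconnected, it has a component of some size $k\le n/2$. By Step 1 of the proof of Lemma 1 with $\alpha=1$, the next edge leaves this component, and so reduces the number of components, with probability at least
$$\frac{2k(S_t-k)}{S_t^2}\ge\frac k{S_t}\ge\frac c{n^2},$$
since $k\le n/2\le S_t/2$ and $S_t\le n+n^2$. If $J\ge1$, split the steps in $(m_0,m]$ into $J$ blocks, each of length at least $c'n^2$ for large $n$. In each block, given the past, the number of components drops, unless it is already one, with probability at least $1-(1-c/n^2)^{c'n^2}\ge1-e^{-cc'}=:p>0$. After $J$ drops at most one component is left, so $P(G_m\text{ connected})\ge\frac12p^J>0$ for large $n$. If $J=0$, then $P(G_m\text{ connected})\ge\frac12$. $\square$
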